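\title{Distorting Hilbert space with a bounded number of blocks}

\begin{abstract}
We show that $\ell_2$ is not asymptotically non-distortable with respect to its unit vector basis, for any constant. For every $D>1$ we construct a norm $\nu$ on $\ell_2$ with $\frac1D\|\cdot\|_2\le\nu\le\|\cdot\|_2$ such that every normalized block sequence and every $\epsilon>0$ admit a number $K$ with the following property: arbitrarily far out in the sequence there are $K$ vectors whose span contains two unit vectors with $\nu$-ratio at least $D-\epsilon$. The norm is transported from an implicitly defined sequence space by entropy factorization, and $K$ is made independent of the position by Ramsey's theorem and weak compactness. The same holds in $\ell_p$ for $1<p<\infty$, whereas $\ell_1$ and $c_0$ are asymptotically non-distortable with every constant $C>1$.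
\end{abstract}

\section{The problem and the results}\label{sec:intro}

Let $(X,\|\cdot\|)$ be a separable Banach space, real or complex, with a normalized Schauder basis $(e_n)$. Every $x\in X$ has a unique expansion $x=\sum_n x_ne_n$, and $\operatorname{supp}x=\{n:x_n\ne0\}$. A \emph{block sequence} is a sequence $(v_n)$ of nonzero finitely supported vectors with $\max\operatorname{supp}v_n<\min\operatorname{supp}v_{n+1}$. It is \emph{semi-normalized} if $0<\inf\|v_n\|\le\sup\|v_n\|<\infty$ and \emph{normalized} if $\|v_n\|=1$ for all $n$.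

If $\mu$ is an equivalent norm on $X$, the ratios $\mu(x)/\mu(y)$ over pairs of unit vectors measure how far $\mu$ is from a multiple of $\|\cdot\|$. One asks whether these ratios can always be brought under control by passing to a suitable part of the space. The space $X$ is \emph{arbitrarily distortable} if for every $\lambda$ there is an equivalent norm $\mu$ such that every infinite-dimensional subspace contains unit vectors $x,y$ with $\mu(x)/\mu(y)>\lambda$. By the work of E.~Odell and Th.~Schlumprecht, $\ell_2$ is arbitrarily distortable, so in $\ell_2$ no control is possible on whole infinite-dimensional subspaces. The following property asks for less: the ratios are tested only on few vectors lying far out.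

\begin{definition}\label{def:and}
Let $C\ge1$. The space $X$ is \emph{asymptotically non-distortable with constant $C$} with respect to $(e_n)$ if for every equivalent norm $\mu$ on $X$ there is a semi-normalized block sequence $(v_n)$ such that for every $k$, all indices $k\le n_1<\dots<n_k$ and all $x,y\in\operatorname{span}\{v_{n_1},\dots,v_{n_k}\}$ with $\|x\|=\|y\|=1$ we have $\mu(x)/\mu(y)\le C$.
\end{definition}

The problem, posed in \cite{problem}, is whether $\ell_2$ with its unit vector basis is asymptotically non-distortable with some constant $C$ and, if so, whether $C=1+\epsilon$ works for every $\epsilon>0$.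

Arbitrary distortability does not settle this. A distorting norm provides, for a block sequence $(v_n)$ and each $n_0$, a bad pair of unit vectors spanned by finitely many $v_n$ with $n\ge n_0$, say by $K(n_0)$ of them. To violate Definition~\ref{def:and} one needs $K(n_0)\le n_0$, and nothing in the definition of distortion prevents $K(n_0)$ from growing faster than $n_0$. The simplest cases suggest a positive answer. For $k=1$ the ratio is $1$. In $\ell_1$ and $c_0$ every $C>1$ works (Theorem~\ref{thm:B}). The first norm one would try on $\ell_2$, namely $\mu(v)=\max\{\frac1D\|v\|_2,\|v\|_\infty\}$, does separate $e_1$ from $k^{-1/2}(e_1+\dots+e_k)$ by the factor $D$ when $k\ge D^2$; but if each $v_n$ is a unit vector constant on a support of size at least $D^2$, then every unit vector $v$ in the span of $(v_n)$ has $\|v\|_\infty\le1/D$, so $\mu(v)=1/D$. One may hope that long blocks placed far apart always smooth out a given norm in this way, at least $k$ vectors at a time. They do not.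

\begin{theorem}\label{thm:A}
For every $D>1$ there is a norm $\nu$ on $\ell_2$ with $\frac1D\|v\|_2\le\nu(v)\le\|v\|_2$ such that for every normalized block sequence $(v_n)$ of $(e_n)$ and every $\epsilon>0$ there is $K$ such that for every $n_0$ there are $n_0\le n_1<\dots<n_K$ and vectors $u,w\in\operatorname{span}\{v_{n_1},\dots,v_{n_K}\}$ with $\|u\|_2=\|w\|_2=1$ and $\nu(u)/\nu(w)\ge D-\epsilon$.
\end{theorem}

\begin{corollary}\label{cor:answer}
For every $C\ge1$, the space $\ell_2$ fails to be asymptotically non-distortable with constant $C$ with respect to its unit vector basis. In particular no constant $C=1+\epsilon$ works, and both questions have a negative answer.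
\end{corollary}

\begin{proof}
Let $\nu$ be the norm of Theorem~\ref{thm:A} for $D=C+1$ and let $(v_n)$ be a semi-normalized block sequence. Normalizing the $v_n$ does not change spans. Take $\epsilon=\frac12$, the corresponding $K$, and $n_0=K$. We obtain $K\le n_1<\dots<n_K$ and unit vectors in $\operatorname{span}\{v_{n_1},\dots,v_{n_K}\}$ with ratio at least $C+\frac12>C$.
\end{proof}

The method is not tied to the exponent $2$, but it breaks down at the two ends of the scale, where the conclusion is false.

\begin{theorem}\label{thm:B}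
With respect to the unit vector basis:
\begin{enumerate}
\item for $1<p<\infty$ the statement of Theorem~\ref{thm:A} holds with $\ell_p$ in place of $\ell_2$, so $\ell_p$ is not asymptotically non-distortable with any constant $C$;
\item $\ell_1$ and $c_0$ are asymptotically non-distortable with constant $C$ for every $C>1$.
\end{enumerate}
\end{theorem}

Section~\ref{sec:nu} attaches a norm $\nu$ on $\ell_2$ to any auxiliary sequence space $Z$, and Section~\ref{sec:model} carries out the whole argument by hand for the sequence $(e_n)$ and an explicit $Z$. Sections~\ref{sec:entropy}--\ref{sec:stab} supply what is needed for arbitrary block sequences, Section~\ref{sec:proofA} proves Theorem~\ref{thm:A}, and Section~\ref{sec:B} proves Theorem~\ref{thm:B}.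

\medskip\noindent\textbf{Notation.} $c_{00}$ is the space of finitely supported scalar sequences and $c_{00}^+$ its nonnegative cone; $\mathcal P=\{h\in c_{00}^+:\sum_ih_i=1\}$. The modulus $|x|$, products, quotients, powers and logarithms of sequences are taken coordinatewise, $\langle x,z\rangle=\sum_ix_iz_i$, and $t^+=\max\{t,0\}$. For a set $E\subset\mathbb N$, $\mathbf 1_E$ is its indicator and $Ex=\mathbf 1_Ex$. For finite sets, $E_1<\dots<E_n$ means that $\max E_s<\min E_t$ whenever $s<t$ and both sets are nonempty; empty sets may occur anywhere in the list. Vectors are \emph{successive}, $x_1<\dots<x_n$, if their supports are.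

\section{A norm on $\ell_2$ from a lattice norm}\label{sec:nu}

Let $A$ be a set of nonnegative vectors in the unit ball of $\ell_2$. The norm $\max\{\frac1D\|v\|_2,\sup_{a\in A}\langle|v|,a\rangle\}$ equals $1$ at unit vectors whose modulus lies in $A$, and equals $1/D$ at unit vectors whose modulus has inner product at most $1/D$ with all of $A$. We need a set $A$ for which both kinds of vectors occur, approximately, in the span of boundedly many terms of every block sequence. Since $A$ then nearly meets every block subspace, orthogonality to $A$ cannot come from disjointness of supports. It will come from factorizing the squared modulus in an auxiliary norm. Note that a unit vector $v\in c_{00}$ gives a probability vector $|v|^2\in\mathcal P$, and that for a block sequence $|\sum a_nv_n|^2=\sum|a_n|^2|v_n|^2$: on the level of squared moduli, unit vectors in the span of a normalized block sequence are convex combinations.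

\begin{definition}
A \emph{lattice norm} is a norm $\|\cdot\|_Z$ on $c_{00}$ such that $|x|\le|x'|$ implies $\|x\|_Z\le\|x'\|_Z$ and $\|x\|_\infty\le\|x\|_Z\le\|x\|_1$. For such a norm put
\[
B^*=\{z\in c_{00}^+:\langle|x|,z\rangle\le\|x\|_Z\ \text{for all }x\in c_{00}\},\qquad
S_n(x)=\sup\Big\{\sum_{t=1}^n\|E_tx\|_Z:E_1<\dots<E_n\Big\}.
\]
\end{definition}

Thus $B^*$ is the positive part of the dual unit ball. Each $S_n$ is a supremum of seminorms monotone in $|x|$, hence is one itself, and $\|x\|_Z=S_1(x)\le S_n(x)\le S_{n+1}(x)\le\|x\|_1$. The ratio $S_n(x)/\|x\|_Z$ records how much norm is gained by cutting $x$ into $n$ successive pieces and adding the norms of the pieces: nothing is gained for the $\ell_1$ norm, while for the supremum norm $S_n(\mathbf 1_s)=\min\{n,|s|\}$. If $z_1<\dots<z_n$ are in $B^*$ and $y\in c_{00}^+$, then with $E_t=\operatorname{supp}z_t$,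
\begin{equation}\label{eq:dual}
\langle y,z_1+\dots+z_n\rangle=\sum_t\langle E_ty,z_t\rangle\le\sum_t\|E_ty\|_Z\le S_n(y).
\end{equation}

Fix a lattice norm, $D>1$ and $m\in\mathbb N$, and define
\begin{equation}\label{eq:nu}
\begin{gathered}
\mathcal A_m=\{(y,z)\in c_{00}^+\times B^*:\ \|y\|_Z\le1,\ S_m(y)\le2\},\\
\nu(v)=\max\Big\{\tfrac1D\|v\|_2,\ \sup_{(y,z)\in\mathcal A_m}\big\langle|v|,(yz)^{1/2}\big\rangle\Big\}\qquad(v\in\ell_2).
\end{gathered}
\end{equation}
For $(y,z)\in\mathcal A_m$ we have $\|(yz)^{1/2}\|_2^2=\langle y,z\rangle\le\|y\|_Z\le1$, so $v\mapsto\langle|v|,(yz)^{1/2}\rangle$ is a seminorm bounded by $\|v\|_2$. Hence $\nu$ is a norm with $\frac1D\|v\|_2\le\nu(v)\le\|v\|_2$. If $\|v\|_2=1$ and $|v|^2=yz$ with $(y,z)\in\mathcal A_m$, then $\nu(v)\ge\langle|v|,|v|\rangle=1$, so $\nu(v)=1$.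

Two lemmas describe the large and the small vectors for $\nu$. The source of vectors $y$ with $S_m(y)\le2$ is averaging: $m$ successive sets can cut through only about $m$ of the terms of a long average. The count is as follows.

\begin{lemma}\label{lem:count}
Let $u_1<\dots<u_q$ in $c_{00}$, let $E_1<\dots<E_n$, and let $r_i$ be the number of $t$ such that $E_t$ meets $\operatorname{supp}u_i$. Then $\sum_i(r_i-1)^+\le n$.
\end{lemma}

\begin{proof}
The sum counts the pairs $(i,t)$ such that $E_t$ meets $\operatorname{supp}u_i$ and some $E_{t'}$ with $t'>t$ also does. For such a pair $\max E_t<\min E_{t'}\le\max\operatorname{supp}u_i$, so $E_t$ meets no $\operatorname{supp}u_{i'}$ with $i'>i$. Thus $i$ is the last index whose support $E_t$ meets, and $i$ is determined by $t$.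
\end{proof}

\begin{lemma}[Averages]\label{lem:avg}
Let $x_1<\dots<x_N$ with $\|x_i\|_Z\le1$ and $y=\frac1N\sum_ix_i$. Then $S_n(y)\le1+n/N$ for all $n$; in particular $S_n(y)\le2$ if $n\le N$.
\end{lemma}

\begin{proof}
Let $E_1<\dots<E_n$ and let $r_i$ be as in Lemma~\ref{lem:count} for $u_i=x_i$. Since $\|E_tx_i\|_Z\le1$, and $E_tx_i=0$ unless $E_t$ meets $\operatorname{supp}x_i$,
\[
\sum_t\|E_ty\|_Z\le\frac1N\sum_i\sum_t\|E_tx_i\|_Z\le\frac1N\sum_ir_i\le\frac1N\sum_i\big(1+(r_i-1)^+\big)\le\frac{N+n}N.\qedhere
\]
\end{proof}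

The small vectors are those whose squared modulus is an average $\frac1m\sum y_iz_i$ in which the sum of the $y_i$ has $Z$-norm much less than $m$. The point is to pair the factors crosswise.

\begin{lemma}[Crossing]\label{lem:cross}
Let $y_1<\dots<y_m$ in $c_{00}^+$ and $z_1,\dots,z_m\in B^*$ with $\operatorname{supp}z_i=\operatorname{supp}y_i$. Put $\bar y=\frac1m\sum_iy_i$ and $\bar z=\sum_iz_i$, so that $\bar y\bar z=\frac1m\sum_iy_iz_i$. Then for every $(y,z)\in\mathcal A_m$,
\[
\big\langle(\bar y\bar z)^{1/2},(yz)^{1/2}\big\rangle^2\le\langle\bar y,z\rangle\langle y,\bar z\rangle\le2\|\bar y\|_Z .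
\]
\end{lemma}

\begin{proof}
The formula for $\bar y\bar z$ holds because $y_iz_j=0$ for $i\ne j$. Coordinatewise $(\bar y\bar z)^{1/2}(yz)^{1/2}=(\bar yz)^{1/2}(y\bar z)^{1/2}$, and the Cauchy--Schwarz inequality gives the first bound. For the second, $\langle\bar y,z\rangle\le\|\bar y\|_Z$ because $z\in B^*$, and $\langle y,\bar z\rangle\le S_m(y)\le2$ by \eqref{eq:dual}.
\end{proof}

So $Z$ has to show two opposite kinds of behavior along every block sequence. It must resemble $\ell_1$, in that some squared modulus factors as $yz$ with $z\in B^*$ and $y$ a long average of vectors of norm at most one; and it must be far from $\ell_1$, in that $m$ such first factors have an average of small norm.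

\section{A model case: the unit vector basis}\label{sec:model}

We show by hand that both demands can be met for $v_n=e_n$. Let $\psi(t)=\log_2(1+t)$, let $T_n(x)$ be the sum of the $n$ largest coordinates of $|x|$, and take
\[
\|x\|_Z=\sup_{n\ge1}T_n(x)/\psi(n).
\]
Since $T_n(x)=\max_{|A|\le n}\sum_{i\in A}|x_i|$, $\psi(1)=1$ and $\psi(n)\ge1$, this is a lattice norm. Since $\psi$ is concave and $\psi(0)=0$, the function $n/\psi(n)$ is nondecreasing, so $\|\mathbf 1_s\|_Z=\sup_n\min\{n,q\}/\psi(n)=q/\psi(q)$ when $|s|=q$. Fix $D>1$ and $m\ge4D^2$.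

\emph{Factorization.} For $|s|=q$ the uniform probability $h_s=\frac1q\mathbf 1_s$ equals $y_sz_s$ with $y_s=\frac{\psi(q)}q\mathbf 1_s$ and $z_s=\frac1{\psi(q)}\mathbf 1_s$. Here $\|y_s\|_Z=1$, and $z_s\in B^*$ because $\langle|x|,z_s\rangle\le T_q(x)/\psi(q)$.

\emph{A large vector.} Let $|s|=Np$ and split $s$ into successive sets $s^1<\dots<s^N$ of size $p$. Then
\[
y_s=\frac{\psi(Np)}{\psi(p)}\cdot\frac1N\sum_{j=1}^Ny_{s^j},
\]
so $y_s$ is an average up to the factor $\psi(Np)/\psi(p)\le1+\log_2N/\psi(p)$, which tends to $1$ as $p\to\infty$. Take $N=2m$ and $p$ so large that the factor is at most $\frac43$. Lemma~\ref{lem:avg} gives $S_m(y_s)\le\frac43\cdot\frac32=2$, so $(y_s,z_s)\in\mathcal A_m$ and $u=h_s^{1/2}$ has $\nu(u)=1$.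

\emph{A small vector.} For $|s|=q$ the quantity $T_n(y_s)/\psi(n)=\psi(q)\min\{n,q\}/(q\psi(n))$ is at most $1$, at most $n\psi(q)/q$, and at most $\psi(q)/\psi(n)$. So $y_s$ is seen only by the scales $n$ in a window around $q$. Put $b_0=0$ and $q_1=2mp$, and choose successively $b_1,q_2,b_2,q_3,\dots$ such that $b_{i-1}\psi(q_i)/q_i\le2^{-i}$, $b_i>b_{i-1}$ and $\psi(q_i)/\psi(b_i)\le2^{-i}$. Let $s_1<s_2<\cdots$ with $|s_i|=q_i$, and write $h_i,y_i,z_i$ for $h_{s_i},y_{s_i},z_{s_i}$. Then $T_n(y_i)/\psi(n)\le2^{-i}$ unless $n\in(b_{i-1},b_i]$. These windows are disjoint, so for every finite set $F$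
\begin{equation}\label{eq:model}
\Big\|\sum_{i\in F}y_i\Big\|_Z\le\sup_n\sum_{i\in F}\frac{T_n(y_i)}{\psi(n)}\le1+\sum_i2^{-i}=2 .
\end{equation}
For the unit vector $w=(\frac1m\sum_{i\le m}h_i)^{1/2}$, Lemma~\ref{lem:cross} gives $\langle w,(yz)^{1/2}\rangle\le(4/m)^{1/2}\le1/D$ on $\mathcal A_m$, so $\nu(w)=1/D$.

Both $u=h_1^{1/2}$ and $w$ are spanned by $K=q_1+\dots+q_m$ basis vectors, the ratio is $D$, and the sets $s_i$ may be placed anywhere. This is Theorem~\ref{thm:A} for the sequence $(e_n)$.

\emph{Where the model fails.} Let $v_n=(\frac1m\sum_{i\in I_n}h_i)^{1/2}$ with $I_n=\{(n-1)m+1,\dots,nm\}$, and let $v=\sum_na_nv_n$ be a finite sum with $\sum|a_n|^2=1$. Then $|v|^2=y'z'$, where $y'$ is a finite sum of vectors $y_i$ and $z'=\sum_n|a_n|^2\frac1m\sum_{i\in I_n}z_i$. For $(y,z)\in\mathcal A_m$ we have $\langle y',z\rangle\le2$ by \eqref{eq:model} and $\langle y,z'\rangle\le2/m$ by \eqref{eq:dual}, so crossing gives $\langle|v|,(yz)^{1/2}\rangle\le2/\sqrt m\le1/D$. Thus $\nu=\frac1D\|\cdot\|_2$ on the whole span of $(v_n)$: there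 are no large vectors. The reason is that the lower estimate $\sum_{i\in A}|x_i|\le\psi(|A|)\|x\|_Z$ holds for coordinates but not for blocks.

For general block sequences three things are missing: a factorization of an arbitrary $h\in\mathcal P$, with a substitute for the factor $\psi(Np)/\psi(p)$ (Section~\ref{sec:entropy}); a norm whose lower estimate holds for blocks (Section~\ref{sec:Z}); and windows that do not depend on the position in the sequence (Section~\ref{sec:stab}).

\section{Factorization by entropy}\label{sec:entropy}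

In this section $\|\cdot\|_Z$ is any lattice norm. We want to write $h\in\mathcal P$ as $xz$ with $\|x\|_Z\le1$ and $z\in B^*$. The condition $h/x\in B^*$ is the first-order condition for $x$ to maximize $\sum h_i\log x_i$ on the unit ball, so we solve that problem. Write $\langle h,\log x\rangle=\sum_{i\in\operatorname{supp}h}h_i\log x_i$, with $\log0=-\infty$, and let
\[
\mathcal E(h)=\max\{\langle h,\log x\rangle:\ x\in c_{00}^+,\ \operatorname{supp}x\subset\operatorname{supp}h,\ \|x\|_Z\le1\}.
\]
The admissible $x$ form a convex closed subset of $[0,1]^{\operatorname{supp}h}$, on which $\exp\langle h,\log x\rangle=\prod x_i^{h_i}$ is continuous; it is positive at $x=h$, which is admissible since $\|h\|_Z\le\|h\|_1=1$. So the maximum is attained and finite. Fix a maximizer $x^h$. It is strictly positive on $\operatorname{supp}h$, and we put $z^h=h/x^h$ on $\operatorname{supp}h$ and $z^h=0$ elsewhere, so that $h=x^hz^h$.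

\begin{lemma}\label{lem:dualfactor}
$z^h\in B^*$ for every $h\in\mathcal P$.
\end{lemma}

\begin{proof}
Since $z^h$ vanishes off $E=\operatorname{supp}h$ and $\|E|x|\|_Z\le\|x\|_Z$, it suffices by homogeneity to show $\langle x,z^h\rangle\le1$ for admissible $x$. For $0<t<1$ the vector $(1-t)x^h+tx$ is admissible, so $\sum h_i\log\big(1+t(x_i/x^h_i-1)\big)\le0$. Dividing by $t$ and letting $t\to0$ gives $\sum h_i(x_i/x_i^h-1)\le0$, that is, $\langle x,z^h\rangle\le1$.
\end{proof}

We have no control on the shape of $x^h$, and we want the first factor to be an average. The next lemma allows us to replace $x^h$ by any near maximizer.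

\begin{lemma}\label{lem:stable}
Let $h\in\mathcal P$, $\delta\ge0$, and $x\in c_{00}^+$ with $\operatorname{supp}x=\operatorname{supp}h$, $\|x\|_Z\le1$ and $\langle h,\log x\rangle\ge\mathcal E(h)-\delta$. Then $\|(xz^h)^{1/2}-h^{1/2}\|_2^2\le\delta$.
\end{lemma}

\begin{proof}
Put $\xi=x/x^h$ on $\operatorname{supp}h$, so that $xz^h=h\xi$. Then $\sum h_i\xi_i=\langle x,z^h\rangle\le1$ by Lemma~\ref{lem:dualfactor}, and $\sum h_i\log\xi_i\ge-\delta$. By Jensen's inequality for the exponential and the probability $h$, $\sum h_i\xi_i^{1/2}\ge\exp(\frac12\sum h_i\log\xi_i)\ge e^{-\delta/2}$. Hence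
\[
\|(xz^h)^{1/2}-h^{1/2}\|_2^2=\sum h_i\xi_i+1-2\sum h_i\xi_i^{1/2}\le2(1-e^{-\delta/2})\le\delta.\qedhere
\]
\end{proof}

If $h$ is an average of successive $h_i$, the natural candidate for a near maximizer is the average of the $x^{h_i}$. Its loss is measured by the \emph{defect}
\[
d(h_1,\dots,h_q)=\mathcal E\Big(\frac1q\sum_ih_i\Big)-\frac1q\sum_i\mathcal E(h_i)+\log q\qquad(h_1<\dots<h_q\text{ in }\mathcal P).
\]

\begin{lemma}\label{lem:defect}
Let $h_1<\dots<h_q$ in $\mathcal P$, $h=\frac1q\sum_ih_i$, $y=\frac1q\sum_ix^{h_i}$ and $d=d(h_1,\dots,h_q)$. Then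
\begin{enumerate}
\item[(i)] $d\ge0$ and $\|(yz^h)^{1/2}-h^{1/2}\|_2^2\le d$;
\item[(ii)] $d\le\log S_q(x^h)$.
\end{enumerate}
\end{lemma}

\begin{proof}
(i) The vector $y$ is admissible for $h$, has the same support, and equals $x^{h_i}/q$ on $\operatorname{supp}h_i$. So $\langle h,\log y\rangle=\frac1q\sum_i\mathcal E(h_i)-\log q$, that is, $d=\mathcal E(h)-\langle h,\log y\rangle$. This is nonnegative, and Lemma~\ref{lem:stable} applies with $\delta=d$.

(ii) Let $x=x^h$, $E_i=\operatorname{supp}h_i$ and $t_i=\|E_ix\|_Z>0$. Since $E_ix/t_i$ is admissible for $h_i$, we have $\langle h_i,\log x\rangle\le\mathcal E(h_i)+\log t_i$. Averaging over $i$ and using concavity of the logarithm and $\sum t_i\le S_q(x)$,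
\[
\mathcal E(h)\le\frac1q\sum_i\mathcal E(h_i)+\log\Big(\frac1q\sum_it_i\Big)\le\frac1q\sum_i\mathcal E(h_i)+\log S_q(x)-\log q.\qedhere
\]
\end{proof}

For the $\ell_1$ norm, (ii) gives $d=0$ always. For the supremum norm $x^h=\mathbf 1_{\operatorname{supp}h}$, $\mathcal E=0$ and $d=\log q$ always. In the model of Section~\ref{sec:model}, an admissible $x$ for $h_s$ satisfies $\frac1q\sum_{i\in s}\log x_i\le\log(T_q(x)/q)\le\log(\psi(q)/q)$ with equality at $y_s$; so $\mathcal E(h_s)=\log(\psi(q)/q)$, and the defect of $h_{s^1},\dots,h_{s^N}$ is $\log(\psi(Np)/\psi(p))$, the logarithm of the factor met there.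

Defects obey a chain rule. Fix $g_1<g_2<\cdots$ in $\mathcal P$, and for a finite nonempty $s\subset\mathbb N$ put
\begin{equation}\label{eq:Delta}
h_s=\frac1{|s|}\sum_{n\in s}g_n,\qquad\Delta(s)=d\big((g_n)_{n\in s}\big)=\mathcal E(h_s)-\frac1{|s|}\sum_{n\in s}\mathcal E(g_n)+\log|s| .
\end{equation}
Let $s=s^1\cup\dots\cup s^N$ with $s^1<\dots<s^N$ all of size $p$, so that $h_s=\frac1N\sum_jh_{s^j}$. In $\Delta(s)-\frac1N\sum_j\Delta(s^j)$ the terms $\mathcal E(g_n)$ cancel and $\log(Np)-\log p=\log N$ remains, so
\begin{equation}\label{eq:chain}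
d(h_{s^1},\dots,h_{s^N})=\Delta(s)-\frac1N\sum_{j}\Delta(s^j).
\end{equation}
If $\Delta(s)$ grows more slowly than $\log|s|$, then in passing through the sizes $1,N,N^2,\dots$ it cannot increase by a fixed amount at every step, and at some step the defect \eqref{eq:chain} is small. By Lemma~\ref{lem:defect}(ii) slow growth is guaranteed if $S_q\le q^{o(1)}\|\cdot\|_Z$, which is the lower estimate for blocks that the model lacks.

\section{The auxiliary space}\label{sec:Z}

In the model, $T_n$ is the functional $S_n$ computed for the supremum norm. To get the lower estimate for blocks we replace it by $S_n$ computed for the norm being defined. We keep only a sparse sequence of scales and combine them in $\ell_2$ instead of taking their supremum; the reason for the last change appears in Section~\ref{sec:stab}. Put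
\[
\theta_\ell=2^{-\ell},\qquad\kappa_\ell=2^{\ell^2}\quad(\ell\ge1),\qquad\sigma=\Big(\sum_\ell\theta_\ell^2\Big)^{1/2}=\frac1{\sqrt3}.
\]
Apart from $\kappa_\ell\uparrow\infty$, what matters is that $\sigma<1$ and $\log(1/\theta_\ell)/\log\kappa_\ell=1/\ell\to0$.

\begin{lemma}\label{lem:Z}
There is a lattice norm $\|\cdot\|_Z$ such that for all $x\in c_{00}$
\begin{equation}\label{eq:Z}
\|x\|_Z=\max\{\|x\|_\infty,\|\lambda(x)\|_2\},\qquad\text{where }\lambda(x)=(\lambda_\ell(x))_{\ell\ge1},\quad\lambda_\ell(x)=\theta_\ell S_{\kappa_\ell}(x).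
\end{equation}
\end{lemma}

\begin{proof}
Write $S_n^\rho$ for the functional $S_n$ of a lattice norm $\rho$. Let $\rho_0=\|\cdot\|_\infty$ and
\[
\rho_{k+1}(x)=\max\Big\{\|x\|_\infty,\Big(\sum_\ell\theta_\ell^2S^{\rho_k}_{\kappa_\ell}(x)^2\Big)^{1/2}\Big\}.
\]
If $\rho_k$ is a lattice norm, the second term is an $\ell_2$-sum of monotone seminorms and is at most $\sigma\|x\|_1$, so $\rho_{k+1}$ is a lattice norm. We have $\rho_1\ge\rho_0$, and $\rho_k\ge\rho_{k-1}$ implies $\rho_{k+1}\ge\rho_k$. So $\|x\|_Z=\sup_k\rho_k(x)=\lim_k\rho_k(x)$ is a lattice norm. Interchanging two suprema, $\sup_kS_n^{\rho_k}(x)=\sup_{(E_t)}\sup_k\sum_t\rho_k(E_tx)=S_n(x)$, and $S_n^{\rho_k}(x)$ increases with $k$. Monotone convergence in the sum over $\ell$ gives \eqref{eq:Z}.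
\end{proof}

From now on $\|\cdot\|_Z$ is this norm. We call $\lambda(x)\in\ell_2$ the \emph{profile} of $x$; it shows at which scales $x$ is seen, each $\lambda_\ell$ is a seminorm, and $\|\lambda(x)\|_2\le\|x\|_Z$. In particular $S_q(x)\le S_{\kappa_\ell}(x)\le2^\ell\|x\|_Z$ for $q\le\kappa_\ell$, and Lemma~\ref{lem:defect} gives
\begin{equation}\label{eq:defectbound}
0\le d(h_1,\dots,h_q)\le\ell\log2\qquad\text{whenever }q\le\kappa_\ell .
\end{equation}

It remains to prove the analog of \eqref{eq:model}: vectors seen through disjoint windows have a sum of small norm. There is a new difficulty. Now $\lambda_\ell(y)\ge\theta_\ell\|y\|_Z$ for every $\ell$, so a unit vector is seen at all scales, and the best bound available below its window is $\lambda_\ell(y)\le2\theta_\ell$, which Lemma~\ref{lem:avg} provides for long averages. We build this allowance into the definition.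

\begin{definition}
Let $\tau>0$. A sequence $y_1<\dots<y_q$ in $c_{00}$ is \emph{$\tau$-good} if $\|y_i\|_Z\le1$ and there are pairwise disjoint sets $J_i\subset\mathbb N$ with
\[
\sum_{\ell\notin J_i}\big((\lambda_\ell(y_i)-2\theta_\ell)^+\big)^2\le\tau^2\qquad(i\le q).
\]
Let $\varphi_\tau(q)\in[0,1]$ be the supremum of $\frac1q\|\sum_{i\le q}y_i\|_Z$ over $\tau$-good sequences of length $q$ (the zero sequence is one).
\end{definition}

Subsequences of $\tau$-good sequences are $\tau$-good. The allowances $2\theta_\ell$ are harmless for large $\ell$, but at the first few scales they add up to a constant multiple of $q$. There we argue by self-reference: a scale $\ell$ with $\kappa_\ell$ much smaller than $q$ cuts the sum into few pieces, most of whose mass is in long good subsequences, so these scales return at most the fraction $\sigma<1$ of the quantity being estimated.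

\begin{lemma}\label{lem:good}
$\limsup_{q\to\infty}\varphi_\tau(q)\le\tau/(1-\sigma)<3\tau$.
\end{lemma}

\begin{proof}
Let $\varphi_\infty=\limsup_q\varphi_\tau(q)$, let $\gamma>0$, and choose $q_0$ with $\varphi_\tau(q')\le\varphi_\infty+\gamma$ for $q'\ge q_0$. Fix $\Lambda\in\mathbb N$. Let $(y_i)_{i\le q}$ be $\tau$-good with sets $J_i$, and $Y=\sum_iy_i$.

\emph{Low scales, $\ell\le\Lambda$.} Let $n=\kappa_\ell$, $E_1<\dots<E_n$, and let $r_i$ be as in Lemma~\ref{lem:count} for $u_i=y_i$. Let $I_t$ be the set of $i$ such that $E_t$ is the only set meeting $\operatorname{supp}y_i$; the $I_t$ are disjoint. Then $E_tY=E_t\sum_{i\in I_t}y_i+\sum_{r_i\ge2}E_ty_i$, so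
\[
\sum_t\|E_tY\|_Z\le\sum_t\Big\|\sum_{i\in I_t}y_i\Big\|_Z+\sum_{r_i\ge2}r_i .
\]
The last sum is at most $2\sum_i(r_i-1)^+\le2n$. Since $(y_i)_{i\in I_t}$ is $\tau$-good, $\|\sum_{i\in I_t}y_i\|_Z$ is at most $|I_t|(\varphi_\infty+\gamma)$ if $|I_t|\ge q_0$ and at most $q_0$ otherwise. Hence
\[
\tfrac1q\lambda_\ell(Y)\le\theta_\ell\big(\varphi_\infty+\gamma+\kappa_\Lambda(q_0+2)/q\big).
\]

\emph{High scales, $\ell>\Lambda$.} Let $\alpha_i(\ell)=\lambda_\ell(y_i)$ for $\ell\in J_i$ and $0$ otherwise, and $\beta_i(\ell)=(\lambda_\ell(y_i)-2\theta_\ell)^+$ for $\ell\notin J_i$ and $0$ otherwise. Then $\lambda_\ell(y_i)\le2\theta_\ell+\alpha_i(\ell)+\beta_i(\ell)$, so $\lambda_\ell(Y)\le2q\theta_\ell+\sum_i\alpha_i(\ell)+\sum_i\beta_i(\ell)$. The $\alpha_i$ are disjointly supported with $\|\alpha_i\|_2\le\|y_i\|_Z\le1$, so $\|\sum\alpha_i\|_2\le\sqrt q$, and $\|\sum\beta_i\|_2\le q\tau$.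

The $y_i$ have disjoint supports, so $\|Y\|_\infty\le1$. By \eqref{eq:Z} and the triangle inequality in $\ell_2$,
\[
\frac1q\|Y\|_Z\le\max\Big\{\frac1q,\ \sigma\Big(\varphi_\infty+\gamma+\frac{\kappa_\Lambda(q_0+2)}q\Big)+2\Big(\sum_{\ell>\Lambda}\theta_\ell^2\Big)^{1/2}+\frac1{\sqrt q}+\tau\Big\}.
\]
The right side bounds $\varphi_\tau(q)$. Letting $q\to\infty$, then $\gamma\to0$ and $\Lambda\to\infty$, we get $\varphi_\infty\le\sigma\varphi_\infty+\tau$. Finally $\sigma<\frac23$ gives $1/(1-\sigma)<3$.
\end{proof}

\section{Stabilization along a block sequence}\label{sec:stab}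

The goal of this section is the following statement, which contains everything that is needed about $Z$. It does not mention the exponent $2$ in an essential way and will serve for $\ell_p$ as well.

\begin{proposition}\label{prop:main}
For every $\eta>0$ there is $m\in\mathbb N$ with the following property. For every sequence $g_1<g_2<\cdots$ in $\mathcal P$ and every $\delta>0$ there is $K$ such that for every $n_0$ there are nonempty finite sets $s_1<\dots<s_m$ in $[n_0,\infty)$ with $|s_1|+\dots+|s_m|=K$ and vectors $y_i,z_i\in c_{00}^+$ such that, with $h_i=|s_i|^{-1}\sum_{n\in s_i}g_n$,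
\begin{enumerate}
\item[(a)] $\operatorname{supp}y_i=\operatorname{supp}z_i=\operatorname{supp}h_i$, $\|y_i\|_Z\le1$ and $z_i\in B^*$;
\item[(b)] $\|(y_iz_i)^{1/2}-h_i^{1/2}\|_2^2\le\delta$;
\item[(c)] $S_m(y_1)\le2$;
\item[(d)] $\|y_1+\dots+y_m\|_Z\le\eta m$.
\end{enumerate}
\end{proposition}

To see the difficulty, try the order of choices of the model. Pick $y_1$ as a long average with small defect, cut off the tail of its profile at some $L_1$, let $y_2$ be an average of at least $\kappa_{L_1}$ terms, and so on. This produces a good sequence, but $L_1$ depends on $y_1$. As we move out along the block sequence the supports may grow, the profiles may drift to higher scales, and then $L_1$, and with it $K$, depends on $n_0$. The remedy uses the Hilbert structure of the space of profiles. Along a subsequence the profiles converge weakly to a limit that does not depend on the position. The limit lies in $\ell_2$, so its tail can be cut at a fixed $L$. What remains beyond $L$ is nearly weakly null, so it can be chosen nearly orthogonal from term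 to term, and an average of $N$ nearly orthogonal vectors has norm of order $N^{-1/2}$. With a supremum over scales this route would be closed, since a coordinatewise limit of vectors in the unit ball of $c_0$ can be $(1,1,1,\dots)$, which has no small tails.

We use \emph{Ramsey's theorem}: if the $q$-element subsets of an infinite set are colored with finitely many colors, there is an infinite subset all of whose $q$-element subsets have the same color.

\begin{lemma}\label{lem:ramsey}
For each $q\in\mathbb N$ let $F_q$ map the $q$-element subsets of $\mathbb N$ into a compact metric space $\mathcal K_q$. Then there are an infinite set $M\subset\mathbb N$ and points $\xi_q\in\mathcal K_q$ such that, for every $q$, $F_q(s)\to\xi_q$ as $\min s\to\infty$ with $s\subset M$, $|s|=q$; that is, for every neighborhood $U$ of $\xi_q$ there is $n$ with $F_q(s)\in U$ for all $s\subset M\cap[n,\infty)$ of size $q$.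
\end{lemma}

\begin{proof}
Enumerate $\mathbb N^2$ as $(q_j,r_j)_{j\ge1}$ and put $M_0=\mathbb N$. Given $M_{j-1}$, cover $\mathcal K_{q_j}$ by finitely many sets of diameter less than $1/r_j$, color each $q_j$-element subset $s$ of $M_{j-1}$ by the first of these sets that contains $F_{q_j}(s)$, and let $M_j\subset M_{j-1}$ be infinite and monochromatic. Choose $\mu_1<\mu_2<\cdots$ with $\mu_j\in M_j$ and let $M=\{\mu_j\}$, so that $M\cap[\mu_j,\infty)\subset M_j$. For fixed $q$ the closures of the sets $\{F_q(s):s\subset M\cap[n,\infty),|s|=q\}$ are nonempty, compact and decreasing in $n$, and their diameters tend to $0$. They intersect in a single point $\xi_q$, which has the required property.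
\end{proof}

Let $\mathcal B$ be the closed unit ball of real $\ell_2$ with the metric $\sum_\ell2^{-\ell}|a_\ell-b_\ell|$ of coordinatewise convergence. It is a closed subset of $[-1,1]^{\mathbb N}$, hence compact, and convergence in $\mathcal B$ is weak convergence: $a\mapsto\langle c,a\rangle$ is continuous on $\mathcal B$ for each $c\in\ell_2$, being a uniform limit of such maps with $c\in c_{00}$.

Fix $g_1<g_2<\cdots$ in $\mathcal P$, let $h_s$ and $\Delta(s)$ be as in \eqref{eq:Delta}, and put $x_s=x^{h_s}$ and $\lambda_s=\lambda(x_s)\in\mathcal B$. By \eqref{eq:defectbound} the map $s\mapsto(\Delta(s),\lambda_s)$ sends $q$-element sets into $[0,q\log2]\times\mathcal B$, as $q\le\kappa_q$. Lemma~\ref{lem:ramsey} yields an infinite set $M$, numbers $\Delta_q$ and vectors $a_q\in\mathcal B$ such that, as $\min s\to\infty$ with $s\subset M$, $|s|=q$,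
\begin{equation}\label{eq:limits}
\Delta(s)\to\Delta_q,\qquad\langle c,\lambda_s\rangle\to\langle c,a_q\rangle\quad\text{for every }c\in\ell_2 .
\end{equation}
We have $\Delta_1=0$, and $\Delta_q\le\ell\log2$ for $q\le\kappa_\ell$ by \eqref{eq:defectbound}.

\begin{lemma}\label{lem:pigeon}
For all $N\ge2$ and $\delta>0$ there is a power $p=N^j$, $j\ge0$, with $\Delta_{Np}-\Delta_p<\delta$.
\end{lemma}

\begin{proof}
Otherwise $\Delta_{N^r}\ge r\delta$ for all $r$. For $r=\lfloor\log\kappa_\ell/\log N\rfloor$ we have $N^r\le\kappa_\ell$, so $\ell\log2\ge r\delta\ge\delta(\ell^2\log2/\log N-1)$, which is false for large $\ell$.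
\end{proof}

\begin{proof}[Proof of Proposition~\ref{prop:main}]
Put $\tau=\eta/3$. By Lemma~\ref{lem:good}, $\limsup_q\varphi_\tau(q)<\eta$, so we can fix $m$ with $\varphi_\tau(m)\le\eta$; it depends only on $\eta$. Let $(g_n)$ and $\delta$ be given and let $M,\Delta_q,a_q$ be as above.

\emph{Parameters.} These are chosen from the limits $\Delta_q$ and $a_q$ alone, before $n_0$ is known. Put $L_0=1$, and for $i=1,\dots,m$ choose in turn
\begin{itemize}
\item an integer $N_i\ge\max\{m,\ \kappa_{L_{i-1}},\ 2/\tau^2\}$ (so $N_i\ge\kappa_1=2$);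
\item a power $p_i$ of $N_i$ with $\Delta_{N_ip_i}-\Delta_{p_i}<\delta$, by Lemma~\ref{lem:pigeon};
\item an integer $L_i>L_{i-1}$ with $\|R_ia_{p_i}\|_2\le\frac1{4N_i}$, where $R_i$ is the restriction of sequences to the coordinates $\ell>L_i$.
\end{itemize}
Put $K=\sum_{i\le m}N_ip_i$.

\emph{Sets.} Let $n_0$ be given. We choose, one after another, sets
\[
s_1^1<\dots<s_1^{N_1}<s_2^1<\dots<s_2^{N_2}<\dots<s_m^{N_m}
\]
in $M\cap[n_0,\infty)$ with $|s_i^j|=p_i$ such that, with $s_i=\bigcup_js_i^j$ and $\lambda_i^j=\lambda_{s_i^j}$,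
\begin{align}
&\Delta(s_i)-\frac1{N_i}\sum_j\Delta(s_i^j)<\delta,\label{eq:alpha}\\
&\langle R_i\lambda_i^j,R_i\lambda_i^{j'}\rangle\le\frac1{2N_i}\qquad\text{for }j<j'.\label{eq:beta}
\end{align}
For \eqref{eq:alpha}, take $\gamma>0$ with $\Delta_{N_ip_i}-\Delta_{p_i}+2\gamma\le\delta$ for all $i\le m$. By \eqref{eq:limits} there is $n_*$ such that $|\Delta(s)-\Delta_{|s|}|<\gamma$ for all $s\subset M\cap[n_*,\infty)$ whose size is one of the finitely many numbers $p_i$, $N_ip_i$. So \eqref{eq:alpha} holds if all sets lie beyond $n_*$. (This is where the uniform convergence of Lemma~\ref{lem:ramsey} is needed: the union $s_i$ is controlled however its pieces are spaced.) For \eqref{eq:beta}, suppose $s_i^j$ is chosen. As $\min s\to\infty$ with $s\subset M$, $|s|=p_i$,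
\[
\langle R_i\lambda_i^j,R_i\lambda_s\rangle=\langle R_i\lambda_i^j,\lambda_s\rangle\to\langle R_i\lambda_i^j,a_{p_i}\rangle=\langle R_i\lambda_i^j,R_ia_{p_i}\rangle\le\frac1{4N_i}.
\]
Each new set $s_i^{j'}$ faces finitely many such conditions, $j<j'$, and satisfies them if it is far enough out.

\emph{Vectors.} Let $h_i=h_{s_i}=\frac1{N_i}\sum_jh_{s_i^j}$, $y_i=\frac1{N_i}\sum_jx_{s_i^j}$ and $z_i=z^{h_i}$. Since $x_s$ and $z^{h_s}$ have the support of $h_s$, (a) follows from Lemma~\ref{lem:dualfactor}. By \eqref{eq:chain} and \eqref{eq:alpha} the defect of $h_{s_i^1},\dots,h_{s_i^{N_i}}$ is less than $\delta$, and Lemma~\ref{lem:defect}(i) gives (b). Each $y_i$ is an average of $N_i$ successive vectors of norm at most $1$, so (c) follows from Lemma~\ref{lem:avg} and $N_1\ge m$.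

For (d) we show that $(y_i)_{i\le m}$ is $\tau$-good with $J_i=(L_{i-1},L_i]$. For $\ell\le L_{i-1}$ we have $\kappa_\ell\le N_i$, so $\lambda_\ell(y_i)\le2\theta_\ell$ by Lemma~\ref{lem:avg}, and these scales contribute nothing. For $\ell>L_i$ we use that $\lambda(y_i)\le\frac1{N_i}\sum_j\lambda_i^j$ coordinatewise, together with $\|\lambda_i^j\|_2\le1$ and \eqref{eq:beta}:
\[
\sum_{\ell>L_i}\lambda_\ell(y_i)^2\le\frac1{N_i^2}\Big\|\sum_jR_i\lambda_i^j\Big\|_2^2\le\frac1{N_i^2}\Big(N_i+N_i(N_i-1)\frac1{2N_i}\Big)\le\frac2{N_i}\le\tau^2 .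
\]
Hence $\|\sum_{i\le m}y_i\|_Z\le m\varphi_\tau(m)\le\eta m$.
\end{proof}

\section{Proof of Theorem~\ref{thm:A}}\label{sec:proofA}

Let $D>1$, put $\eta=\frac1{2D^2}$, let $m$ be given by Proposition~\ref{prop:main}, and let $\nu$ be the norm \eqref{eq:nu} for the space $Z$ of Section~\ref{sec:Z}. It depends only on $D$ and satisfies $\frac1D\|v\|_2\le\nu(v)\le\|v\|_2$.

Let $(v_n)$ be a normalized block sequence and $\epsilon>0$. Choose $0<\delta<1$ with $(1-\sqrt\delta)/(\frac1D+\sqrt\delta)\ge D-\epsilon$, which is possible because the left side tends to $D$ as $\delta\to0$. Apply Proposition~\ref{prop:main} to $g_n=|v_n|^2$ and $\delta$. This gives $K$ and, for each $n_0$, sets $s_i$ and vectors $h_i,y_i,z_i$. Put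
\[
u=|s_1|^{-1/2}\sum_{n\in s_1}v_n,\qquad w=\sum_{i\le m}(m|s_i|)^{-1/2}\sum_{n\in s_i}v_n .
\]
Then $|u|^2=h_1$ and $|w|^2=\frac1m\sum_ih_i$, so $u$ and $w$ are unit vectors, and both lie in the span of the $K$ vectors $v_n$, $n\in s_1\cup\dots\cup s_m\subset[n_0,\infty)$.

By (a) and (c), $(y_1,z_1)\in\mathcal A_m$. By (b) and $\|h_1^{1/2}\|_2=1$,
\[
\nu(u)\ge\big\langle h_1^{1/2},(y_1z_1)^{1/2}\big\rangle\ge\|h_1^{1/2}\|_2^2-\sqrt\delta=1-\sqrt\delta .
\]
Let $\bar y,\bar z$ be as in Lemma~\ref{lem:cross} and $b=(\bar y\bar z)^{1/2}=(\frac1m\sum_iy_iz_i)^{1/2}$. By disjointness of supports and (b), $\|b-|w|\|_2^2=\frac1m\sum_i\|(y_iz_i)^{1/2}-h_i^{1/2}\|_2^2\le\delta$. For $(y,z)\in\mathcal A_m$, Lemma~\ref{lem:cross} and (d) give $\langle b,(yz)^{1/2}\rangle\le\sqrt{2\eta}=1/D$, and since $\|(yz)^{1/2}\|_2\le1$ we get $\langle|w|,(yz)^{1/2}\rangle\le\frac1D+\sqrt\delta$. Hence $\nu(w)\le\frac1D+\sqrt\delta$ and $\nu(u)/\nu(w)\ge D-\epsilon$. This proves Theorem~\ref{thm:A}. \qed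

\begin{remark}
The ratio $D-\epsilon$ is the best possible for such a norm, since $\frac1D\|\cdot\|_2\le\nu\le\|\cdot\|_2$ forces ratios on unit vectors to be at most $D$. Corollary~\ref{cor:answer} persists if the condition $k\le n_1$ in Definition~\ref{def:and} is replaced by $k\le\phi(n_1)$ for any function $\phi$ tending to infinity: take $n_0$ with $\phi(n)\ge K$ for all $n\ge n_0$.
\end{remark}

The theorem can be read as a statement about spreading models. A normalized block sequence $(v_n)$ \emph{generates a spreading model under $\nu$} if for every $k$ and all scalars $a=(a_1,\dots,a_k)$ the values $\nu(\sum_{i\le k}a_iv_{n_i})$ converge to a limit $\|a\|_*$ as $n_1\to\infty$ with $n_1<\dots<n_k$. Appending zeros to $a$ does not change the limit, so $\|\cdot\|_*$ is defined on $c_{00}$.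

\begin{corollary}
Let $\nu$ be as in Theorem~\ref{thm:A}. If a normalized block sequence generates a spreading model under $\nu$, then on $\{a\in c_{00}:\|a\|_2=1\}$ the norm $\|\cdot\|_*$ has supremum exactly $1$ and infimum exactly $1/D$.
\end{corollary}

\begin{proof}
Since $\|\sum a_iv_{n_i}\|_2=\|a\|_2$, the values of $\|\cdot\|_*$ on this set lie in $[\frac1D,1]$. Let $0<\epsilon<D$ and let $K$ be as in Theorem~\ref{thm:A}. As $\nu(u),\nu(w)\in[\frac1D,1]$, the bound on the ratio gives $\nu(u)\ge(D-\epsilon)/D$ and $\nu(w)\le1/(D-\epsilon)$. The functions $a\mapsto\nu(\sum_{i\le K}a_iv_{n_i})$, and hence their limit, are $1$-Lipschitz on $\ell_2^K$, so convergence on finite nets implies uniform convergence on the compact unit sphere of $\ell_2^K$. Letting $n_0\to\infty$, we see that the supremum of $\|\cdot\|_*$ on this sphere is at least $(D-\epsilon)/D$ and the infimum is at most $1/(D-\epsilon)$. Let $\epsilon\to0$.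
\end{proof}

\section{The spaces $\ell_p$ and $c_0$}\label{sec:B}

\subsection*{The case $1<p<\infty$}
Now a unit vector $v$ corresponds to the probability $|v|^p$ and is normed by $|v|^{p-1}=(|v|^p)^{1/p'}$, where $\frac1p+\frac1{p'}=1$. Let $D>1$, $r=\max\{p,p'\}$, $\eta=\frac12D^{-r}$, let $m$ be given by Proposition~\ref{prop:main}, and define on $\ell_p$
\[
\nu(v)=\max\Big\{\tfrac1D\|v\|_p,\ \sup_{(y,z)\in\mathcal A_m}\big\langle|v|,(yz)^{1/p'}\big\rangle\Big\}.
\]
Since $\|(yz)^{1/p'}\|_{p'}^{p'}=\langle y,z\rangle\le1$, H\"older's inequality gives $\frac1D\|\cdot\|_p\le\nu\le\|\cdot\|_p$. Let $(v_n)$ be a normalized block sequence in $\ell_p$ and $\delta>0$. Apply Proposition~\ref{prop:main} to $g_n=|v_n|^p$ and put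
\[
u=|s_1|^{-1/p}\sum_{n\in s_1}v_n,\qquad w=\sum_{i\le m}(m|s_i|)^{-1/p}\sum_{n\in s_i}v_n ,
\]
unit vectors with $|u|^p=h_1$ and $|w|^p=\bar h:=\frac1m\sum_ih_i$, spanned by $K$ of the $v_n$ with $n\ge n_0$.

We first transfer (b) to $\ell_p$. By Cauchy--Schwarz, and since $(y_iz_i)^{1/2}$ and $h_i^{1/2}$ have $\ell_2$-norm at most $1$,
\[
\|y_iz_i-h_i\|_1\le\|(y_iz_i)^{1/2}-h_i^{1/2}\|_2\,\|(y_iz_i)^{1/2}+h_i^{1/2}\|_2\le2\sqrt\delta .
\]
Averaging, $\|\bar y\bar z-\bar h\|_1\le2\sqrt\delta$ with $\bar y,\bar z$ as in Lemma~\ref{lem:cross}. The function $t\mapsto t^{1/p}$ is subadditive on $[0,\infty)$, so $|\alpha^{1/p}-\beta^{1/p}|^p\le|\alpha-\beta|$ for $\alpha,\beta\ge0$. Therefore, with $\omega=(2\sqrt\delta)^{1/p}$,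
\[
\|(y_1z_1)^{1/p}-|u|\|_p\le\omega,\qquad\|(\bar y\bar z)^{1/p}-|w|\|_p\le\omega .
\]
Since $(y_1,z_1)\in\mathcal A_m$ and $\langle y_1,z_1\rangle\ge\|h_1\|_1-2\sqrt\delta$,
\[
\nu(u)\ge\big\langle(y_1z_1)^{1/p},(y_1z_1)^{1/p'}\big\rangle-\omega=\langle y_1,z_1\rangle-\omega\ge1-2\sqrt\delta-\omega .
\]

For $w$, let $(y,z)\in\mathcal A_m$. The exponents $1/p$ and $1/p'$ differ, so only the smaller one, $1/r$, can be crossed, and the remainder is estimated directly. We have $\langle y,z\rangle\le1$, $\langle\bar y,\bar z\rangle=\frac1m\sum_i\langle y_i,z_i\rangle\le1$, and $\langle\bar y,z\rangle\langle y,\bar z\rangle\le2\eta$ by Lemma~\ref{lem:cross} and (d). If $p\ge2$, then $\frac1{p'}=\frac1p+(1-\frac2p)$, and if $p\le2$, then $\frac1p=\frac1{p'}+(1-\frac2{p'})$. Accordingly, coordinatewise,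
\[
(\bar y\bar z)^{1/p}(yz)^{1/p'}=
\begin{cases}
(\bar yz)^{1/p}(y\bar z)^{1/p}(yz)^{1-2/p},&p\ge2,\\[2pt]
(\bar yz)^{1/p'}(y\bar z)^{1/p'}(\bar y\bar z)^{1-2/p'},&p\le2,
\end{cases}
\]
a factor with exponent $0$ being omitted. In each case the three exponents are $\frac1r,\frac1r,1-\frac2r$ and add up to $1$, so H\"older's inequality $\sum\alpha^{a}\beta^{b}\gamma^{c}\le(\sum\alpha)^a(\sum\beta)^b(\sum\gamma)^c$ for $a+b+c=1$ gives $\langle(\bar y\bar z)^{1/p},(yz)^{1/p'}\rangle\le(2\eta)^{1/r}=1/D$. Hence $\nu(w)\le\frac1D+\omega$. The ratio $(1-2\sqrt\delta-\omega)/(\frac1D+\omega)$ tends to $D$ as $\delta\to0$, so it is at least $D-\epsilon$ for a suitable $\delta$ depending on $p$, $D$ and $\epsilon$. The proof of Corollary~\ref{cor:answer} applies verbatim, and part 1 of Theorem~\ref{thm:B} follows. The hypothesis $1<p<\infty$ is used through $r<\infty$: at either end the crossed exponent $1/r$ is $0$ and crossing gains nothing.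

\subsection*{The spaces $\ell_1$ and $c_0$}
We use James's argument. In $\ell_1$ the triangle inequality gives the sharp upper bound for sums of blocks, so it suffices to choose blocks on which $\mu$ is nearly as small as it can be far out; in $c_0$ one chooses blocks on which $\mu$ is nearly as large as possible and exploits a change of sign. Let $\mu$ be an equivalent norm and $0<\epsilon<\frac13$. Let $U_n$ be the set of unit vectors in $c_{00}$, for the norm of the space in question, supported in $[n,\infty)$.

\emph{The space $\ell_1$.} The numbers $\alpha_n=\inf_{U_n}\mu$ increase to a limit $\alpha\in(0,\infty)$. Fix $n$ with $\alpha_n\ge(1-\epsilon)\alpha$. Since $\alpha_k\le\alpha$ for all $k$, there are $w_1<w_2<\cdots$ in $U_n$ with $\mu(w_i)\le(1+\epsilon)\alpha$. A unit vector $x=\sum a_iw_i$ in their span has $\sum|a_i|=\|x\|_1=1$ and lies in $U_n$, so $(1-\epsilon)\alpha\le\mu(x)\le\sum|a_i|\mu(w_i)\le(1+\epsilon)\alpha$.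

\emph{The space $c_0$.} The numbers $\beta_n=\sup_{U_n}\mu$ decrease to a limit $\beta\in(0,\infty)$. Fix $n$ with $\beta_n\le(1+\epsilon)\beta$. Since $\beta_k\ge\beta$ for all $k$, there are $w_1<w_2<\cdots$ in $U_n$ with $\mu(w_i)\ge(1-\epsilon)\beta$. A unit vector $x=\sum a_iw_i$ in their span has $\max|a_i|=|a_j|=1$ for some $j$ and lies in $U_n$, so $\mu(x)\le(1+\epsilon)\beta$. The vector $x'=a_jw_j-\sum_{i\ne j}a_iw_i$ also lies in $U_n$, and $x+x'=2a_jw_j$. Therefore $\mu(x)\ge2\mu(w_j)-\mu(x')\ge2(1-\epsilon)\beta-(1+\epsilon)\beta=(1-3\epsilon)\beta$.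

In both spaces the ratios of $\mu$ on unit vectors in the span of the whole normalized block sequence $(w_i)$ are at most $\frac{1+\epsilon}{1-3\epsilon}$, which is at most $C$ for small $\epsilon$. This proves part 2 and completes the proof of Theorem~\ref{thm:B}. \qed

\begin{thebibliography}{9}
\bibitem{problem} \emph{Exoplanet Naming Conventions -- Astronomy}, \texttt{https://stackdesk.blogspot.com/2013/06}.
\end{thebibliography}
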